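# Azumaya maximal orders of minimal degree: index against dimension

## 1. Two quaternion algebras with a common slot

Let $R=\mathbb Q[x^{\pm1},y^{\pm1},z^{\pm1}]$, a regular domain of dimension $3$, with fraction field $K$. For units $a,b\in R$ let $(a,b)_R$ be the free $R$-module on $1,i,j,ij$ with $i^2=a$, $j^2=b$, $ij=-ji$. At every prime $\mathfrak p$ the algebra $(a,b)_R\otimes\kappa(\mathfrak p)$ is an ordinary quaternion algebra, hence central simple. Consider
$$A=(x,y)_R\otimes_R(x,z)_R ,$$
with generators $i,j$ in the first factor and $i',j'$ in the second. It has rank $16$, and its fibres are central simple of degree $4$. Is degree $4$ really needed?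

Put $I=i$ and $J=jj'$. Then $I^2=x$, $J^2=yz$, $IJ=ijj'=-jij'=-JI$, so $I,J$ generate a copy of $B=(x,yz)_R$. Next put $E=x^{-1}ii'$ and $F=j'$. Both commute with $I$ and $J$; for instance $ii'\,jj'=(ij)(i'j')=(-ji)(-j'i')=jj'\,ii'$. Moreover $E^2=1$, $F^2=z$, $EF=-FE$, and $E\mapsto\begin{pmatrix}1&0\\0&-1\end{pmatrix}$, $F\mapsto\begin{pmatrix}0&z\\1&0\end{pmatrix}$ identifies the algebra they generate with $M_2(R)$. Hence $A\cong B\otimes M_2(R)=M_2(B)$.

Over $K$ the algebra $D=(x,yz)_K$ is a division algebra. Indeed, with $w=yz$ we have $K=\mathbb Q(x,y)(w)$. A norm $a^2-xb^2$ from $K(\sqrt x)$ has even $w$-adic valuation, because $x$ is not a square in $\mathbb Q(x,y)$; so $w$ is not such a norm. Thus $A_K\cong M_2(D)$, and the division algebra $D$, born over the field $K$, extends to the algebra $B$ of the same degree over all of $R$, with central simple fibres everywhere. We can also see $B$ through a module: for the idempotent $e=\frac12(1+E)$, the left $A$-module $Ae\cong B\otimes R^2$ is free over $R$ of rank $8=4\cdot2$.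

Here symbols told us what to do. In general we have some algebra $A$ of large degree over $R$, we know that over $K$ it is a matrix algebra over a smaller $D$, and we ask whether $D$ extends over $R$. Does it always?

## 2. Unramified classes, the index, and orders of degree equal to the index

**Definition (Azumaya algebra, Brauer group).** Let $R$ be a noetherian commutative ring with connected spectrum. An *Azumaya $R$-algebra of degree $N$* is an $R$-algebra $A$, finitely generated projective of rank $N^2$ over $R$, such that $A\otimes\kappa(\mathfrak p)$ is central simple over $\kappa(\mathfrak p)$ for every prime $\mathfrak p$. Two such algebras are equivalent if $A\otimes\operatorname{End}(P)\cong A'\otimes\operatorname{End}(P')$ for nonzero finitely generated projective $P,P'$. The classes form the group $\operatorname{Br}(R)$ under $\otimes$, with $-[A]=[A^{op}]$, and $[A]=0$ if and only if $A\cong\operatorname{End}_R(P)$ with $P$ finitely generated projective of rank $N$.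

The algebra $A$ of Section 1 is Azumaya. Over $\mathbb Q[x]$ the algebra with $i^2=x$, $j^2=-1$, $ij=-ji$ is not: at $x=0$ the element $i$ generates a nilpotent two-sided ideal.

Throughout, $X=\operatorname{Spec}R$ is regular, integral, noetherian, affine, of dimension $d$, with function field $K$. An *unramified Brauer class* is an $\alpha\in\operatorname{Br}(X)$. Let $D$ be the central division $K$-algebra of the class $\alpha|_K$. Its degree is the *index* $\operatorname{ind}(\alpha|_K)$, the minimal degree of a central simple algebra in this class.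

**Definition (Azumaya maximal order).** An *Azumaya maximal order* for $D$ is an Azumaya $R$-algebra $B$ with $B\otimes_RK\cong D$.

We use these textbook facts.

- **(F1)** $\operatorname{Br}(X)\to\operatorname{Br}(K)$ is injective for regular integral $X$ (Auslander–Goldman). So an Azumaya maximal order for $D$ has class $\alpha$, and its degree is $\operatorname{ind}(\alpha|_K)$. Conversely, if $B$ is Azumaya of class $\alpha$ and degree $\operatorname{ind}(\alpha|_K)$, then $B_K\cong M_r(D)$ with $r=1$, so $B$ is an Azumaya maximal order.
- **(F2)** The index divides the degree of every algebra in the class, and index and period (the order of the class) have the same prime factors.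
- **(F3)** If $A$ is an Azumaya subalgebra of an Azumaya algebra $C$, its centralizer $C'$ is Azumaya and $A\otimes C'\cong C$.
- **(F4)** A module $P$ over an Azumaya algebra $A$ that is projective over $R$ is projective over $A$. Indeed, $A$ is separable: there is $\sum a_i\otimes b_i\in A\otimes A^{op}$ with $\sum a_ib_i=1$ and $\sum aa_i\otimes b_i=\sum a_i\otimes b_ia$ for all $a$. Then $p\mapsto\sum a_i\otimes b_ip$ is an $A$-linear section of $A\otimes_RP\to P$, and $A\otimes_RP$ is $A$-projective.

The problem comes from "Affine Azumaya Schemes" (https://www.emergentmind.com/topics/affine-azumaya-schemes): for which $d$ does every such $D$, on every such $X$ of dimension $d$, have an Azumaya maximal order? It does for $d\le2$. For $d\ge6$ the property fails: Antieau and Williams constructed $X$ of dimension $6$ and classes without such an order. We treat $d=3,4,5$: **the property fails for $d=3$, $d=4$ and $d=5$, and in fact for every $d\ge3$**, already with index $2$.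

**Theorem A.** Let $n=p^r\ge2$ be a prime power and $d\ge n+1$. There are a regular integral noetherian affine scheme $X$ of dimension $d$ and $\alpha\in\operatorname{Br}(X)$ with $\operatorname{ind}(\alpha|_K)=n$ such that no Azumaya algebra of degree $n$ on $X$ has class $\alpha$. So the division algebra $D$ of $\alpha|_K$ has no Azumaya maximal order.

The case $n=2$ settles $d=3,4,5$. The next theorem is not needed for that, but it shows which indices can fail.

**Theorem B.** Let $X$ be regular integral noetherian affine of dimension $d$, and let $\alpha\in\operatorname{Br}(X)$ have $\operatorname{ind}(\alpha|_K)=n\ge d$. Then $D$ has an Azumaya maximal order over $X$.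

**Corollary C.** Let $d\le6$ and $n\ge1$. Every class of index $n$ on every regular integral noetherian affine $d$-dimensional scheme has an Azumaya maximal order if and only if $n=1$ or $n\ge d$.

## 3. Orders as modules, and reflexive lattices in dimension at most two

**Lemma 1.** Let $A$ be Azumaya of degree $N$ and class $\alpha$ on $X$. An Azumaya algebra of degree $n$ and class $\alpha$ exists if and only if there is a left $A$-module $\mathcal T$ that is finitely generated projective over $R$ of rank $Nn$.

*Proof.* Given $B$, the algebra $A\otimes B^{op}$ has class $0$ and degree $Nn$, so it is $\operatorname{End}_R(\mathcal T)$ with $\mathcal T$ of rank $Nn$. Given $\mathcal T$, the map $A\to\operatorname{End}_R(\mathcal T)$ is injective and $C'=\operatorname{End}_A(\mathcal T)$ is the centralizer of $A$. By (F3), $C'$ is Azumaya of rank $(Nn)^2/N^2=n^2$ and class $-\alpha$; take $B=C'^{op}$. $\square$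

In Section 1, $\mathcal T=Ae$ was such a module.

Now let $n=\operatorname{ind}(\alpha|_K)$, so $A_K\cong M_{N/n}(D)$. Its simple module $D^{N/n}$ has $K$-dimension $n^2\cdot N/n=nN$, the right number. The sensible first attempt: choose a finitely generated $A$-submodule $\mathcal T$ spanning the simple module, and improve it to its reflexive hull $\mathcal T^{**}$, where $^*=\operatorname{Hom}_R(-,R)$; this is again an $A$-module. A finitely generated reflexive module has depth at least $\min(2,\dim R_{\mathfrak p})$ at every $\mathfrak p$. If $d\le2$, Auslander–Buchsbaum makes $\mathcal T^{**}$ projective, and Lemma 1 with (F1) gives the order. This proves the case $d\le2$.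

For $d=3$ the sentence that breaks is "reflexive implies projective". Over $k[x,y,z]$ the kernel of $(x,y,z):R^3\to R$ is reflexive, being the kernel of a map from a free to a torsion-free module. By the Koszul complex it is $R^3/R(x,y,z)$, of rank $2$, but its fibre at the origin has dimension $3$. So it is not projective.

## 4. Splitting off copies of $A$ when $\operatorname{ind}\ge d$

A second attempt resolves $\mathcal T$ by projective $A$-modules, gets a *virtual* projective module of rank $nN$, and then tries to cancel. This proves Theorem B, and we shall see where it stops.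

For a closed subset of an affine space over an algebraically closed field, its *total degree* is the sum of the degrees of the projective closures of its irreducible components. Intersecting with a hyperplane does not increase it: an irreducible component $Z$ lies in the hyperplane, or by Bézout the components of its section have degrees summing to at most $\deg Z$.

**Lemma 2.** Let $R$ be a noetherian commutative ring of finite dimension $d$, $A$ an Azumaya $R$-algebra of constant degree $N$, and $P$ a finitely generated projective left $A$-module with $\operatorname{rank}_RP=Nq$ constant and $q\ge N+d$. Then $P\cong A\oplus P''$.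

For $N=1$ this says that a projective module of rank at least $d+1$ has a free summand of rank one (Serre's splitting theorem).

*Proof.* **Step 1: reduce to finding one good element.** It suffices to find $x\in P$ such that $A\to P$, $a\mapsto ax$, is injective after $\otimes\,\kappa(\mathfrak p)$ for every $\mathfrak p$. Then the map is locally split injective over $R$, its cokernel is $R$-projective, hence $A$-projective by (F4), and the map splits over $A$.

**Step 2: measure the bad locus.** Let $y_1,\dots,y_s$ generate $P$ over $R$. Let $\Xi\subset\mathbb A^s_R$ be the closed set of $(\mathfrak p,u)$ where $a\mapsto a\sum u_iy_i$ is not injective; it is given locally by vanishing of maximal minors. Over $\overline{\kappa(\mathfrak p)}$ we have $A=\operatorname{End}(V)$ and $P=V\otimes Q=\operatorname{Hom}(V^*,Q)$ with $\dim V=N$, $\dim Q=q$, and $ax=x\circ a^{t}$. So $a\mapsto ax$ is injective if and only if $x:V^*\to Q$ is: if $x$ is injective, $xa^t=0$ forces $a=0$; if not, take $a^t\ne0$ with image in $\ker x$. Hence the geometric fibre of $\Xi$ is the preimage, under a surjective linear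 map, of the variety $\Delta$ of $q\times N$ matrices of rank $<N$. This $\Delta$ is irreducible, as the image of the space of pairs of matrices of sizes $q\times(N-1)$ and $(N-1)\times N$. Its codimension is $c=qN-(N-1)(q+1)=q-N+1\ge d+1$. Preimage under a linear surjection preserves irreducibility, codimension and degree.

**Step 3: bound its degree independently of $\mathfrak p$.** We claim $\deg\Delta\le C:=N^c$. The $N\times N$ minors cut out $\Delta$. Choose linear combinations $f_1,\dots,f_c$ of the minors successively so that $f_{i+1}$ vanishes on no component of $V(f_1,\dots,f_i)$. For $i<c$ this is possible: such a component has codimension $\le i<c$, so it is not contained in $\Delta$, and some minor does not vanish on it. Then $V(f_1,\dots,f_c)$ has pure codimension $c$ and contains $\Delta$ as a component, and Bézout gives the bound.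

**Step 4: isolate small residue fields.** Let $\Sigma$ be the set of maximal ideals with residue field of at most $C$ elements. It is finite. Indeed, let $g(t)=\prod_{q'\le C}(t^{q'}-t)$ over prime powers $q'$, and let $\mathfrak b$ be the ideal generated by all $g(x)$, $x\in R$. Each $\mathfrak m\in\Sigma$ contains $\mathfrak b$. Every domain quotient of $R/\mathfrak b$ consists of roots of the monic polynomial $g$, so it is finite and a field. Thus $R/\mathfrak b$ is noetherian with all primes maximal, so it is artinian and has finitely many primes. For $\mathfrak m\in\Sigma$ the algebra $A\otimes\kappa(\mathfrak m)$ is split, as $\kappa(\mathfrak m)$ is finite, and $q\ge N$; so there is an injective $x$ over $\kappa(\mathfrak m)$, and hence a point $w_{\mathfrak m}\in\kappa(\mathfrak m)^s$ outside $\Xi_{\mathfrak m}$.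

**Step 5: set up the induction that chooses $u_1,\dots,u_s\in R$.** Let $\Xi^{(j)}\subset\mathbb A^{s-j}_R$ be the slice of $\Xi$ by the first $j$ chosen coordinates. We maintain:

1. for every prime $\mathfrak p\notin\Sigma$, $\operatorname{codim}\Xi^{(j)}_{\mathfrak p}\ge\dim(R/\mathfrak p)+1$ in $\mathbb A^{s-j}$ (with $\operatorname{codim}\emptyset=\infty$), and the geometric fibre has total degree $\le C$;
2. for $\mathfrak m\in\Sigma$, $u_i\equiv(w_{\mathfrak m})_i$ for $i\le j$.

For $j=0$ these hold by Steps 2 and 3. For $j=s$, condition 1 forces $\Xi^{(s)}_{\mathfrak p}=\emptyset$ when $\mathfrak p\notin\Sigma$, since $\mathbb A^0$ has no subset of codimension $\ge1$ but the empty one; condition 2 gives the same for $\mathfrak p\in\Sigma$. So $x=\sum u_iy_i$ is the element wanted in Step 1.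

**Step 6: see which primes restrict the next choice.** The degree bound persists under slicing. Slice by $u_{j+1}=u$. A geometric component of $\Xi^{(j)}_{\mathfrak p}$ not contained in the hyperplane loses no codimension, and one contained in it loses exactly $1$. So the codimension drops by at most $1$, and it does not drop if $u\bmod\mathfrak p$ avoids the values $b\in\kappa(\mathfrak p)$ for which a top-dimensional geometric component lies in $\{u_{j+1}=b\}$. Each component lies in at most one such hyperplane, so at most $C$ values are forbidden. Hence only the *tight* primes matter: those $\mathfrak p\notin\Sigma$ with $\operatorname{codim}\Xi^{(j)}_{\mathfrak p}=\dim R/\mathfrak p+1$.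

**Step 7: there are finitely many tight primes.** For $0\le h\le d$ let $E_h=\{\mathfrak q:\operatorname{codim}\Xi^{(j)}_{\mathfrak q}\le h+1\}\setminus\Sigma$. The points of $\Xi^{(j)}$ at which the local fibre dimension is at least a given integer form a closed set, whose image is constructible by Chevalley, and $\Sigma$ is a finite set of closed points. So $E_h$ is constructible, and it contains the generic points of the components of its closure. Let $\mathfrak p$ be tight with $\dim R/\mathfrak p=h$. Then $\mathfrak p\in E_h$, so $\mathfrak p\supset\mathfrak q$ with $\mathfrak q\in E_h$ the generic point of a component of $\overline{E_h}$. By condition 1, $\dim R/\mathfrak q+1\le h+1$. So $\dim R/\mathfrak q\le\dim R/\mathfrak p$, and $\mathfrak q\subset\mathfrak p$ forces $\mathfrak q=\mathfrak p$. There are finitely many such $\mathfrak q$, and finitely many $h$.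

**Step 8: choose $u$.** List the tight primes together with $\Sigma$ as $\mathfrak p_1,\dots,\mathfrak p_v$ with $\mathfrak p_i\not\subset\mathfrak p_l$ for $i<l$ (larger primes first). At step $l$ replace $u$ by $u+rw$ with $r\in\bigcap_{i<l}\mathfrak p_i\setminus\mathfrak p_l$ and $w\in R$ to be chosen; such $r$ exists because a prime containing an intersection of finitely many primes contains one of them. The conditions at earlier primes are unaffected. If $\mathfrak p_l\in\Sigma$, the prescribed value is attained because $R/\mathfrak p_l$ is a field. If $\mathfrak p_l\notin\Sigma$, then $R/\mathfrak p_l$ has more than $C$ elements: it is a domain that is not a field, hence infinite, or a field with more than $C$ elements. Since $r\ne0$ in this domain, $u+rw$ takes more than $C$ values modulo $\mathfrak p_l$, and at most $C$ are forbidden. $\square$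

*Proof of Theorem B.* **Step 1: a virtual module of rank $nN$.** Let $A$ be Azumaya of degree $N$ and class $\alpha$, and let $\mathcal T$ be a finitely generated $A$-submodule spanning the simple $A_K$-module, of $K$-dimension $nN$. Resolve $\mathcal T$ by finitely generated free $A$-modules. Since $R$ is regular of dimension $d$, the $d$-th syzygy is $R$-projective, hence $A$-projective by (F4). Collecting the even and odd terms gives finitely generated projective $A$-modules $P_0,P_1$ with $\operatorname{rank}_RP_0-\operatorname{rank}_RP_1=nN$.

**Step 2: cancel.** Choose $P_1'$ with $P_1\oplus P_1'\cong A^a$. Then $P=P_0\oplus P_1'$ has $R$-rank $nN+aN^2=N(n+aN)$. As long as the rank is $N(n+bN)$ with $b\ge1$, we have $n+bN\ge N+d$ because $n\ge d$, and Lemma 2 splits off a copy of $A$, of rank $N^2$. After $a$ steps we have a projective $A$-module of $R$-rank $nN$. Lemma 1 gives an Azumaya algebra of degree $n$ and class $\alpha$, which is an Azumaya maximal order by (F1). $\square$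

The last cancellation applies Lemma 2 with $q=n+N$, and $n+N\ge N+d$ means exactly $n\ge d$. For $n=d-1$ we are stuck with a virtual module of the right rank. Theorem A says that for prime powers $n$ this is a real barrier.

## 5. A rank-$n$ class on an affine variety with $c_{n+1}\ne0$

A vector bundle of rank $n$ has $c_{n+1}=0$, and $c_{n+1}$ can live only in dimension at least $n+1$. So in dimension $n+1$ we look for virtual classes of rank $n$ with $c_{n+1}\neq0$, on an *affine* variety. For a smooth variety, $CH^i$ denotes the Chow group of codimension-$i$ cycles. Chern classes are defined on $K_0$, are compatible with pullback, and satisfy $c(x-y)=c(x)/c(y)$. Also $\lambda_t[E]=\sum[\Lambda^iE]t^i$ extends to $K_0$ by $\lambda_t(x+y)=\lambda_t(x)\lambda_t(y)$.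

Fix $n=p^r\ge2$ and $k=\mathbb Q$. Let $q$ be a power of $p$ with $q\ge n+1$, and let $k'=\mathbb Q(2^{1/q})$, of degree $q$ by Eisenstein. Restrict the norm form $N_{k'/k}$ to $k$-subspaces of $k'$ of dimensions $2$ and $n+1$. This gives degree-$q$ hypersurfaces $Z\subset\mathbb P^1$ and $H\subset\mathbb P^n$. For $n=2$, $q=4$, $\theta=2^{1/4}$ and the subspaces $\langle1,\theta\rangle$, $\langle1,\theta,\theta^2\rangle$, these are
$$a^4-2b^4=0,\qquad (a^2+2c^2)^2-2(2ac-b^2)^2=0 .$$
(For the second: $(a+c\theta^2)^2-b^2\theta^2=(a^2+2c^2)+(2ac-b^2)\sqrt2$; then take the norm from $\mathbb Q(\sqrt2)$.)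

*If $\kappa/k$ is finite with $p\nmid[\kappa:k]$, then $Z(\kappa)=H(\kappa)=\emptyset$.* A field factor of $\kappa\otimes_kk'$ has degree over $k$ divisible by the coprime numbers $[\kappa:k]$ and $q$, so $\kappa\otimes_kk'$ is a field, and its norm form to $\kappa$ has no nontrivial zero.

Let $X_0=(\mathbb P^1\setminus Z)\times(\mathbb P^n\setminus H)$, a smooth affine integral variety of dimension $n+1$. Write $M=\mathcal O(1,0)$, $L=\mathcal O(0,1)$, $m=c_1(M)$, $l=c_1(L)$. A closed point $x$ of the complement of $X_0$ gives a $\kappa(x)$-point of $Z$ or $H$, so its degree is divisible by $p$. By the localization sequence, the degree induces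
$$\deg:CH^{n+1}(X_0)\to\mathbb F_p,\qquad ml^n\mapsto1.\tag{1}$$

Try the class $n+(M-1)(L-1)$, of rank $n$. Since $m^2=0$,
$$c\big(n+(M-1)(L-1)\big)=\frac{1+m+l}{(1+l)(1+m)}=\Big(1+\frac m{1+l}\Big)(1-m)=1+m\sum_{v\ge1}(-l)^v ,$$
so $c_{n+1}=(-1)^nml^n\ne0$ on $X_0$ by (1): no vector bundle of rank $n$ has this class. But of course $\mathcal O^n$ is a bundle of rank $n$ on $X_0$. One bad class does not obstruct anything; we need a situation in which *every* available class of rank $n$ is bad. Twisting provides this: bundles twisted by a Brauer class of order $n$ carry a weight in $\mathbb Z/n$, and only weight $1$ is allowed.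

**Notation.** $N=n(n+1)$, $V=k^N$, $\mu_n\subset SL_N$ the scalars (note $n\mid N$), $G=SL_N/\mu_n$, $\tilde\Gamma=SL_N\times\mathbb G_m^2$, $\Gamma=\tilde\Gamma/\mu_n=G\times\mathbb G_m^2$. Let $\chi_1,\chi_2$ be the coordinate characters of $\mathbb G_m^2$. *Weight* means the weight in $\mathbb Z/n$ under the central $\mu_n\subset SL_N$, and a superscript $(1)$ denotes the weight-$1$ part. For example $V$ has weight $1$, $\Lambda^jV$ has weight $j$, and $\chi_1,\chi_2$ have weight $0$. Recall $R(SL_N)=\mathbb Z[\lambda^1,\dots,\lambda^{N-1}]$ with $\lambda^j=[\Lambda^jV]$, and $R(\tilde\Gamma)=R(SL_N)[\chi_1^{\pm1},\chi_2^{\pm1}]$.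

**Torsor conventions.** Torsors carry right actions; a left action $gx$ is also used as the right action $x\cdot g=g^{-1}x$. For a torsor $\mathcal P$ under $\Gamma$ and a representation $F$, $\mathcal P\times^\Gamma F=(\mathcal P\times F)/((xg,v)\sim(x,gv))$; it corresponds to the equivariant bundle $F\otimes\mathcal O$ on $\mathcal P$. Example: for the $\mathbb G_m$-torsor of isomorphisms $\varphi:\mathcal O\to M$, with $\varphi\cdot g=\varphi\circ g$, the bundle associated with the standard character is $M$, via $[\varphi,v]\mapsto\varphi(v)$.

We now place the bad class on $X_0$ as a bundle of rank $N$ with structure group $SL_N$. Exact sequences of bundles split on the affine $X_0$, so the Euler sequences give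
$$T_{X_0}\oplus\mathcal O^2\cong M^{\oplus2}\oplus L^{\oplus(n+1)},\qquad M\oplus M^{-1}\cong\mathcal O^2,\qquad L\oplus L'\cong\mathcal O^{n+1},\tag{2}$$
with $L'=\ker(\mathcal O^{n+1}\to L)$. Put
$$W_0=(M\otimes L)\oplus M^{-1}\oplus L'\oplus\mathcal O^{N-n-2}.$$
Its rank is $1+1+n+(N-n-2)=N$, and its determinant is $ML\cdot M^{-1}\cdot L^{-1}\cong\mathcal O$; fix a trivialization. It has $\mathcal O$ as a direct summand, since $N-n-2=n^2-2\ge2$. In $K_0(\mathbb P^1\times\mathbb P^n)$ we have $M^{-1}=2-M$, so $[W_0]$ is the restriction to $X_0$ of
$$ML+(2-M)+(n+1-L)+N-n-2=N+(M-1)(L-1).\tag{3}$$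

Let $\tilde{\mathcal P}_0\to X_0$ be the $\tilde\Gamma$-torsor of triples (isomorphism $V\otimes\mathcal O\cong W_0$ compatible with determinants, $\mathcal O\cong M$, $\mathcal O\cong L$), and let $\mathcal P_0=\tilde{\mathcal P}_0/\mu_n$, a $\Gamma$-torsor. For $\rho\in R(\tilde\Gamma)$ let $\rho(W_0;M,L)\in K_0(X_0)$ be the class associated via $\tilde{\mathcal P}_0$. This is a ring homomorphism with $\lambda^j\mapsto[\Lambda^jW_0]$, $\chi_1\mapsto M$, $\chi_2\mapsto L$.

## 6. Every weight-one representation class of rank $n$ has $c_{n+1}\ne0$ on $X_0$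

**Step 1: compute exterior powers of (3).** In $K_0(\mathbb P^1\times\mathbb P^n)$ put $\mu=M-1$, so $\mu^2=0$. Then
$$\lambda_t\big((M-1)(L-1)\big)=\frac{(1+MLt)(1+t)}{(1+Lt)(1+Mt)}=\Big(1+\mu\frac{Lt}{1+Lt}\Big)\Big(1-\mu\frac t{1+t}\Big)=1+\mu\sum_{i\ge1}(-1)^{i-1}(L^i-1)t^i .$$
Multiplying by $\lambda_t(N)=(1+t)^N$,
$$\lambda^j\big(N+(M-1)(L-1)\big)=\tbinom Nj+\mu g_j(L),\qquad g_j=\sum_{i=1}^j(-1)^{i-1}\tbinom N{j-i}(L^i-1).\tag{4}$$

**Step 2: package the result as a derivation.** Since $R(SL_N)$ is a polynomial ring, $\Theta(\lambda^j)=\binom Nj+\mu g_j$ defines a ring homomorphism $\Theta:R(SL_N)\to\mathbb Z[L^{\pm1}][\mu]/\mu^2$. The elements $r+\mu g(L)$ with $r\in\mathbb Z$ and $g(1)=0$ form a subring, as $(r+\mu g)(r'+\mu g')=rr'+\mu(rg'+r'g)$. So $\Theta(\rho)=r_\rho+\mu g_\rho(L)$ with $r_\rho=\operatorname{rk}\rho$ and $g_\rho(1)=0$. Put $A(\rho)=g_\rho'(1)$. Then $A$ is additive,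
$$A(\rho\sigma)=r_\sigma A(\rho)+r_\rho A(\sigma),\qquad A(\lambda^j)=\sum_{i}(-1)^{i-1}i\tbinom N{j-i}=\tbinom{N-2}{j-1},\tag{5}$$
the last sum being the coefficient of $t^j$ in $(1+t)^N\cdot t(1+t)^{-2}$.

**Lemma 3.** If $\rho\in R(SL_N)^{(1)}$, then $n\mid r_\rho$ and $A(\rho)\equiv r_\rho/n\pmod p$.

For $n=2$, $N=6$: the classes $\lambda^1,\lambda^3,\lambda^5$ have $r_\rho/2=3,10,3$ and $A=1,6,1$, with matching parities. For $\lambda^1\lambda^2$ we get $r_\rho/2=45$ and $A=1\cdot15+6\cdot4=39$. The weight matters: $\lambda^2$, of weight $0$, has odd rank $15$.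

*Proof.* $R(SL_N)^{(1)}$ is spanned by the monomials of weight $1$, and the claim is additive. So let $\rho=\prod_t\lambda^{j_t}$ with $\sum j_t\equiv1\pmod n$. Some $j_t$, say $j_1$, is prime to $p$. From $j_1\binom N{j_1}=N\binom{N-1}{j_1-1}$ we get $n\mid\binom N{j_1}$, so $n\mid r_\rho$. Let $S=\prod_{t\ge2}\binom N{j_t}$. Then $r_\rho/n=\frac1n\binom N{j_1}S$, and by (5) $A(\rho)\equiv A(\lambda^{j_1})S\pmod p$, because the remaining terms contain the factor $\binom N{j_1}\equiv0$.

If $p\mid S$, both sides vanish mod $p$. Suppose $p\nmid S$. Since $(1+t)^N\equiv(1+t^n)^{n+1}\pmod p$, a binomial coefficient $\binom Nj$ prime to $p$ has $n\mid j$. So $n\mid j_t$ for $t\ge2$, whence $j_1\equiv1\pmod n$. Then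
$$\tfrac1n\tbinom N{j_1}=\tfrac{n+1}{j_1}\tbinom{N-1}{j_1-1}\equiv\tbinom{N-1}{j_1-1}\pmod p .$$
On the other side, $(N-1)\binom{N-2}{j_1-1}=(N-j_1)\binom{N-1}{j_1-1}$ with $N\equiv0$, $j_1\equiv1$ gives $A(\lambda^{j_1})=\binom{N-2}{j_1-1}\equiv\binom{N-1}{j_1-1}$. $\square$

**Proposition 4.** Every $\rho\in R(\tilde\Gamma)^{(1)}$ has rank divisible by $n$. If $\operatorname{rk}\rho=n$, then $c_{n+1}(\rho(W_0;M,L))\ne0$ in $CH^{n+1}(X_0)$.

*Proof.* **Step 1: write the class on $\mathbb P^1\times\mathbb P^n$.** We have $\rho=\sum\rho_{ij}\chi_1^i\chi_2^j$ with $\rho_{ij}\in R(SL_N)^{(1)}$ of rank $r_{ij}=nf_{ij}$ by Lemma 3. This gives the first claim. Now let $\sum f_{ij}=1$. Since $[\Lambda^jW_0]=\lambda^j([W_0])$ and $\mu M^i=\mu$, the class $\rho(W_0;M,L)$ is by (3) and (4) the restriction of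
$$y=\sum r_{ij}M^iL^j+(M-1)h(L),\qquad h=\sum_{i,j}L^jg_{\rho_{ij}}(L)=\sum_bh_bL^b .$$

**Step 2: take Chern classes.** As $c((M-1)L^b)=\frac{1+m+bl}{1+bl}=1+\frac m{1+bl}$ and $m^2=0$,
$$c(y)=\prod(1+im+jl)^{nf_{ij}}\cdot\Big(1+m\sum_{v\ge0}(-l)^vH_v\Big),\qquad H_v=\sum_bh_bb^v\quad(0^0=1).$$

**Step 3: reduce mod $p$.** Work in $CH^*(\mathbb P^1\times\mathbb P^n)/p=\mathbb F_p[m,l]/(m^2,l^{n+1})$. As $n=p^r\ge2$, $(1+im+jl)^n=1+i^nm^n+j^nl^n=1+jl^n$. So the first factor is $1+cl^n$ with $c=\sum jf_{ij}$, and the coefficient of $ml^n$ in $c(y)$ is $cH_0+(-1)^nH_n$. Here $H_0=h(1)=0$, and $H_n\equiv H_1$ because $b^{p^r}\equiv b\pmod p$. Finally, using $g_{\rho_{ij}}(1)=0$ and Lemma 3,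
$$H_1=h'(1)=\sum A(\rho_{ij})\equiv\sum f_{ij}=1 .$$
Thus $c_{n+1}(y)\equiv(-1)^nml^n\pmod p$, and (1) gives the claim. $\square$

For instance, with $n=2$ the weight-one class $\lambda^3-3\lambda^1$ has rank $20-18=2$. Here $h=g_3-3g_1=L^3-6L^2+12L-7$ and $H_2=9-24+12=-3$, so $c_3=-3ml^2$, which is nonzero mod $2$.

On $X_0$ itself there is still no contradiction, since bundles on $X_0$ need not come from representations. We need an $X$ whose weight-one $K$-theory comes *only* from $R(\tilde\Gamma)^{(1)}$, which has dimension $n+1$, and which specializes to $X_0$.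

## 7. An affine quotient in which $X_0$ has an extendable normal bundle

A $\Gamma$-invariant open subset of a representation has its equivariant $K$-theory generated by representations, and this will pass to a quotient $Y$ by $\Gamma$. But $\dim Y$ is large. We shall cut $Y$ down by a generic section of a vector bundle $\mathcal V$ on $Y$. To specialize to $X_0\subset Y$ we need $X_0$ to be, near itself, the zero scheme of a section of $\mathcal V$, so its normal bundle must extend to $Y$. The two extra factors $\mathbb G_m^2$ exist to make this happen.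

**Proposition 5.** There are a representation $E_1$ of $\Gamma$ and a $\Gamma$-invariant open $E_1^\circ\subset E_1$ such that $E_1^\circ\to E_1^\circ/\Gamma$ is a $\Gamma$-torsor over a smooth affine variety, and a morphism $X_0\to E_1^\circ/\Gamma$ along which this torsor pulls back to $\mathcal P_0$.

*Proof.* **Step 1: the representation.** Let $F$ be a faithful finite-dimensional representation of $\Gamma$; for example $F=V^{\otimes n}\oplus\chi_1\oplus\chi_2$. To check faithfulness, suppose $g\in SL_N(\bar k)$ acts trivially on $V^{\otimes n}$. Then $(gv)^{\otimes n}=v^{\otimes n}$ forces $gv\in\bar kv$ for all $v$, so $g$ is a scalar $\zeta$ with $\zeta^n=1$; in characteristic $0$ this identifies the kernel of $\tilde\Gamma$ with $\mu_n$. (For $n=2$ one can also take $\Lambda^2V\oplus\chi_1\oplus\chi_2$.) The bundle $\mathcal P_0\times^\Gamma F$ on the affine $X_0$ is a direct summand of some $\mathcal O^a$. Let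
$$E_1=\operatorname{Hom}(k^a,F)\oplus\operatorname{Hom}(F,k^a),\qquad g(s,t)=(gs,tg^{-1}),\qquad E_1^\circ=\{(s,t):\det(st)\ne0\}.$$
The function $\det(st)$ is invariant, so $E_1^\circ$ is an invariant principal open subset.

**Step 2: the quotient is affine.** Put $\mathrm{St}=\{(s',t):s't=1\}$, and let $J$ be the scheme of $a\times a$ idempotent matrices of rank $\dim F$. It is closed in the space of matrices, given by $e^2=e$, $\operatorname{tr}e=\dim F$ (the trace determines the rank in characteristic $0$), and it is smooth since idempotent matrices lift through nilpotent ideals. So $J$ is smooth and affine.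

- The map $(s,t)\mapsto((st)^{-1}s,t,st)$ is an isomorphism $E_1^\circ\cong\mathrm{St}\times GL(F)$ with inverse $(s',t,h)\mapsto(hs',t)$. It is $GL(F)$-equivariant, with conjugation on the second factor, since $(gstg^{-1})^{-1}gs=g(st)^{-1}s$.
- The map $(s',t)\mapsto ts'$ makes $\mathrm{St}\to J$ a Zariski-locally trivial $GL(F)$-torsor. Its points over $e$ are the isomorphisms $t:F\cong\operatorname{im}e$, with $s'=t^{-1}e$ determined.
- $\Gamma$ is reductive, $\operatorname{char}k=0$, and $\Gamma\to GL(F)$ is a closed embedding, so $GL(F)/\Gamma$ is affine (Matsushima, Richardson). Hence $\mathrm{St}/\Gamma=\mathrm{St}\times^{GL(F)}(GL(F)/\Gamma)$ is smooth and affine over the affine $J$, and $\mathrm{St}\to\mathrm{St}/\Gamma$ is a $\Gamma$-torsor.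
- The projection $E_1^\circ\cong\mathrm{St}\times GL(F)\to\mathrm{St}$ is affine, smooth and $\Gamma$-equivariant. By descent for affine morphisms it descends to $E_1^\circ/\Gamma=\mathrm{St}\times^\Gamma GL(F)\to\mathrm{St}/\Gamma$, affine and smooth, and $E_1^\circ\to E_1^\circ/\Gamma$ is the pullback of the torsor $\mathrm{St}\to\mathrm{St}/\Gamma$.

**Step 3: map $X_0$ to the quotient.** Choose $\iota:\mathcal P_0\times^\Gamma F\to\mathcal O^a$ and $r:\mathcal O^a\to\mathcal P_0\times^\Gamma F$ with $r\iota=1$. For $x\in\mathcal P_0$ let $t_x(v)=\iota([x,v])$, and let $s_x$ be $r$ followed by the inverse of $v\mapsto[x,v]$. Then $s_xt_x=1$. Since $[xg,v]=[x,gv]$, we have $(s_{xg},t_{xg})=(g^{-1}s_x,t_xg)=(s_x,t_x)\cdot g$. So $x\mapsto(s_x,t_x)$ is a $\Gamma$-equivariant map $\mathcal P_0\to E_1^\circ$, and it induces $X_0\to E_1^\circ/\Gamma$ as required. $\square$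

Choose a closed embedding $X_0\subset\mathbb A^f$. Then $X_0\to Y_1:=(E_1^\circ/\Gamma)\times\mathbb A^f$ is a closed embedding. Let
$$E=E_1\oplus k^f\oplus\chi_1^{\oplus2}\oplus\chi_2^{\oplus(n+1)},\qquad E^\circ=E_1^\circ\times\mathbb A^f\times(\chi_1^{\oplus2}\oplus\chi_2^{\oplus(n+1)})\subset E\ \text{(open)},\qquad Y=E^\circ/\Gamma .$$
So $\pi:Y\to Y_1$ is the total space of the vector bundle associated with $\chi_1^{\oplus2}\oplus\chi_2^{\oplus(n+1)}$, which restricts to $M^2\oplus L^{n+1}$ on $X_0$. The variety $Y$ is smooth and affine, and integral because $E^\circ$ is irreducible. $E^\circ\to Y$ is a $\Gamma$-torsor. Embed $X_0$ in $Y$ via the zero section; then $E^\circ|_{X_0}\cong\mathcal P_0$.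

**The normal bundle extends.** Let $N_1$ be the normal bundle of $X_0$ in $Y_1$. We do not know that $N_1$ extends to $Y_1$, but $N_1\oplus T_{X_0}\cong T_{Y_1}|_{X_0}$ does. By (2) and splitting of sequences on $X_0$,
$$N_{X_0/Y}\cong N_1\oplus M^2\oplus L^{n+1}\cong N_1\oplus T_{X_0}\oplus\mathcal O^2\cong(T_{Y_1}\oplus\mathcal O^2)|_{X_0}.$$
So $N_{X_0/Y}\cong\mathcal V|_{X_0}$ with $\mathcal V=\pi^*(T_{Y_1}\oplus\mathcal O^2)$, of rank $\nu=\dim Y_1+2=\dim Y-(n+1)$.

**A section of $\mathcal V$ that cuts out $X_0$.** Let $\mathfrak a$ be the ideal of $X_0$ in $Y$. The isomorphism $\mathcal V^\vee|_{X_0}\cong\mathfrak a/\mathfrak a^2$ lifts to a map $\mathcal V^\vee\to\mathfrak a$, since $\mathcal V^\vee$ is projective on the affine $Y$. This is a section $s_0$ of $\mathcal V$ whose zero ideal $\mathfrak j\subset\mathfrak a$ satisfies $\mathfrak j+\mathfrak a^2=\mathfrak a$. By Nakayama there is $a_0\in\mathfrak a$ with $(1-a_0)\mathfrak a\subset\mathfrak j$. Hence the zero scheme of $s_0$ coincides with $X_0$ on $D(1-a_0)\supset X_0$.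

## 8. The generic section and the scheme $X$

Let $h_1,\dots,h_s\in\Gamma(Y,\mathcal V)$ generate $\mathcal V$, and put
$$\mathcal X=\Big\{(y,u)\in Y\times\mathbb A^s:\ s_0(y)+\sum_ju_jh_j(y)=0\Big\},\qquad\mathsf p:\mathcal X\to\mathbb A^s .$$

**Step 1: $\mathcal X$ is a vector bundle over $Y$.** The map $\mathcal X\to Y$ is a torsor under the vector bundle $\ker(\mathcal O^s\to\mathcal V)$. As $Y$ is affine this torsor is trivial, so $\mathcal X$ is isomorphic over $Y$ to the total space of $\ker(\mathcal O^s\to\mathcal V)$. So $\mathcal X$ is smooth, affine and integral, of dimension $\dim Y+s-\nu=s+n+1$.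

**Step 2: $\mathsf p$ is smooth along $X_0$.** The fibre $\mathsf p^{-1}(0)$ is the zero scheme of $s_0$. Along $X_0=X_0\times\{0\}$ it coincides with the smooth $X_0$, of dimension $n+1=\dim\mathcal X-s$. Since $\mathcal X$ and $\mathbb A^s$ are regular, miracle flatness shows that $\mathsf p$ is flat at the closed points of $X_0$. The flat locus is open, so $\mathsf p$ is flat along $X_0$, and therefore smooth along $X_0$. Let $\mathcal X^\circ\subset\mathcal X$ be the part over $D(1-a_0)$ of the smooth locus of $\mathsf p$. Then $\mathsf p:\mathcal X^\circ\to\mathbb A^s$ is smooth with fibre over $0$ exactly $X_0$. In particular $\mathsf p$ is dominant.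

**Step 3: define $X$ and $\alpha$.** Let
$$X=\mathcal X\times_{\mathbb A^s}\operatorname{Spec}k(u_1,\dots,u_s).$$
This is the spectrum of the localization of the regular domain $\mathcal O(\mathcal X)$ at $k[u]\setminus0$. So $X$ is a regular integral noetherian affine scheme of finite type over $k(u)$, of dimension $n+1$, with function field $K=k(\mathcal X)$. Let $\mathcal P=E^\circ\times_Y\mathcal X$, a $\Gamma$-torsor over $\mathcal X$ with $\mathcal P|_{X_0}\cong\mathcal P_0$. Let $A=\mathcal P\times^\Gamma\operatorname{End}(V)$, an Azumaya algebra of degree $N$ on $\mathcal X$, and $\alpha=[A|_X]\in\operatorname{Br}(X)$. Since $V^{\otimes n}$ is a representation of $G$, $A^{\otimes n}=\operatorname{End}(\mathcal P\times^\Gamma V^{\otimes n})$, so $n\alpha=0$.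

## 9. Twisted bundles come from representations, and the index is $n$

For a scheme with $\tilde\Gamma$-action, $G_0^{\tilde\Gamma}$ denotes the Grothendieck group of $\tilde\Gamma$-equivariant coherent sheaves. When $\mu_n$ acts trivially on the scheme, it acts $\mathcal O$-linearly on every such sheaf, which splits by weight into $\tilde\Gamma$-stable summands because $\mu_n$ is diagonalizable and central. So $G_0^{\tilde\Gamma}$ is graded by $\mathbb Z/n$. Example: $V\otimes\mathcal O$ has weight $1$, and so has its subbundle $\mathcal O(-1)$ on $\mathbb P(V)$.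

**Proposition 6.** Let $\mathcal X'\subset\mathcal X$ be nonempty open. The map $R(\tilde\Gamma)^{(1)}\to G_0^{\tilde\Gamma}(\mathcal P|_{\mathcal X'})^{(1)}$, $\rho\mapsto[\rho\otimes\mathcal O]$, is surjective.

*Proof.* We use two facts (Thomason, *Algebraic K-theory of group scheme actions*, Ann. of Math. Stud. 113, Thms. 2.7 and 4.1): restriction to an invariant open subscheme is surjective on $G_0^{\tilde\Gamma}$, and pullback to the total space of an equivariant vector bundle is an isomorphism. By Step 1 of Section 8, $\mathcal P=E^\circ\times_Y\mathcal X$ is isomorphic over $E^\circ$ to the pullback of the vector bundle $\ker(\mathcal O^s\to\mathcal V)$ on $Y$, that is, to an equivariant vector bundle over $E^\circ$. So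
$$R(\tilde\Gamma)\cong G_0^{\tilde\Gamma}(E)\twoheadrightarrow G_0^{\tilde\Gamma}(E^\circ)\cong G_0^{\tilde\Gamma}(\mathcal P)\twoheadrightarrow G_0^{\tilde\Gamma}(\mathcal P|_{\mathcal X'}).$$
The composite is $\rho\mapsto[\rho\otimes\mathcal O]$. The group $\mu_n$ acts trivially on all these spaces, and all the maps respect weights. $\square$

**Proposition 7.** Let $\mathcal X'\subset\mathcal X$ be nonempty open and $\mathcal T$ a left $A|_{\mathcal X'}$-module, locally free over $\mathcal O_{\mathcal X'}$ of rank $Ne$. Then there is a weight-$1$ $\tilde\Gamma$-equivariant vector bundle $\mathcal Q^\vee$ of rank $e$ on $\mathcal P|_{\mathcal X'}$ and $\rho\in R(\tilde\Gamma)^{(1)}$ of rank $e$ with $[\mathcal Q^\vee]=[\rho\otimes\mathcal O]$ in $G_0^{\tilde\Gamma}(\mathcal P|_{\mathcal X'})^{(1)}$. In particular $n\mid e$.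

*Proof.* On $\mathcal P|_{\mathcal X'}$ we have $A\cong\operatorname{End}(V)\otimes\mathcal O$ equivariantly. By Morita theory $\mathcal Q=\mathcal Hom_A(V\otimes\mathcal O,\mathcal T_{\mathcal P})$ is an equivariant vector bundle with $\mathcal T_{\mathcal P}\cong V\otimes\mathcal Q$, so its rank is $e$. It has weight $-1$, since $V$ has weight $1$ and $\mu_n$ acts trivially on $\mathcal T_{\mathcal P}$, which is pulled back from $\mathcal X'$. So $\mathcal Q^\vee$ has weight $1$ and rank $e$. Proposition 6 gives $\rho$. Its rank is $e$, because $\mathcal P$, a vector bundle over the irreducible $E^\circ$, is irreducible and the generic rank is additive. Proposition 4 gives $n\mid e$. $\square$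

**Proposition 8.** $\operatorname{ind}(\alpha|_K)=n$.

*Proof.* By (F2) the index divides $\deg A=n(n+1)$, and it is a power of $p$ since $n\alpha=0$. As $n$ and $n+1$ are coprime, it divides $n$. Conversely, let $e=\operatorname{ind}(\alpha|_K)$. The simple $A_K$-module has $K$-dimension $Ne$. A coherent $A$-submodule spanning it is locally free over $\mathcal O$ on some nonempty open $\mathcal X'\subset\mathcal X$, of rank $Ne$. By Proposition 7, $n\mid e$. $\square$

## 10. Specializing $c_{n+1}$ from the generic fibre to $X_0$

**Proposition 9.** No Azumaya algebra of degree $n$ on $X$ has class $\alpha$.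

*Proof.* **Step 1: an Azumaya algebra gives a weight-one bundle of rank $n$ over an open set of parameters.** Suppose $B$ is Azumaya of degree $n$ on $X$ with class $\alpha$. By Lemma 1 there is an $A|_X$-module, locally free of rank $Nn$. It spreads out over $\mathcal X_U=\mathsf p^{-1}(U)$ for some nonempty open $U\subset\mathbb A^s$. Proposition 7 with $e=n$ gives a weight-$1$ bundle $\mathcal Q^\vee$ of rank $n$ on $\mathcal P|_{\mathcal X_U}$ and $\rho\in R(\tilde\Gamma)^{(1)}$ of rank $n$ with $[\mathcal Q^\vee]=[\rho\otimes\mathcal O]$.

We would like to take $c_{n+1}$ of both sides. But weight-$1$ bundles do not descend to $\mathcal X_U$, so we first pass to a space where they do.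

**Step 2: the Severi–Brauer scheme untwists weight one.** Let $S=\mathcal P\times^\Gamma\mathbb P(V)\to\mathcal X$, with $\mathbb P(V)$ the space of lines in $V$. It is projective over the affine $\mathcal X$, because the anticanonical bundle of $\mathbb P(V)$ is $\Gamma$-equivariant and ample. So $S$ is a smooth quasi-projective $k$-variety. On $\mathbb P(V)$ the bundle $\mathcal O(1)$ has weight $-1$. For a weight-$1$ equivariant coherent sheaf $\mathcal F$ on $\mathcal P|_{\mathcal X'}$, the sheaf $\mathcal F\boxtimes\mathcal O(1)$ on $\mathcal P|_{\mathcal X'}\times\mathbb P(V)$ has weight $0$, so it is $\Gamma$-equivariant. By descent along the $\Gamma$-torsor $\mathcal P|_{\mathcal X'}\times\mathbb P(V)\to S|_{\mathcal X'}$ it descends to a coherent sheaf $\mathcal F^\flat$ on $S|_{\mathcal X'}$, locally free of rank $e$ if $\mathcal F$ is. For example, $(V\otimes\mathcal O)^\flat$ descends $V\otimes\mathcal O(1)$, the middle term of the Euler sequence $0\to\mathcal O\to V\otimes\mathcal O(1)\to T_{\mathbb P(V)}\to0$. The functor $\flat$ is exact and compatible with restriction to open subsets,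 so it induces
$$G_0^{\tilde\Gamma}(\mathcal P|_{\mathcal X'})^{(1)}\to G_0(S|_{\mathcal X'})=K_0(S|_{\mathcal X'}).$$
Write $\rho^\flat\in K_0(S)$ for the image of $\rho\otimes\mathcal O$. On $S|_{\mathcal X_U}$ we have $\rho^\flat=[(\mathcal Q^\vee)^\flat]$, the class of a bundle of rank $n$. Hence $z:=c_{n+1}(\rho^\flat)\in CH^{n+1}(S)$ satisfies
$$z|_{S|_{\mathcal X_U}}=0.\tag{6}$$

**Step 3: carry the vanishing to the fibre over $0$.** The point $0$ need not lie in $U$. Let $S^\circ=S|_{\mathcal X^\circ}$ and let $f:S^\circ\to\mathbb A^s$ be the induced smooth map, with $f^{-1}(0)=S|_{X_0}$. We claim $z|_{S|_{X_0}}=0$ in $CH^{n+1}(S|_{X_0})$. Choose a line $\ell\subset\mathbb A^s$ through $0$ meeting $U$, which is possible as $k$ is infinite. Then $S_\ell=f^{-1}(\ell)$ is smooth over $\ell$, hence over $k$. By (6), $z|_{S_\ell}$ vanishes over $\ell\cap U$, so by localization it is a sum of classes supported on the fibres over finitely many closed points of $\ell$. Those over points other than $0$ restrict to $0$ on the fibre $i_0:S|_{X_0}\hookrightarrow S_\ell$. A class $i_{0*}w$ satisfies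
$$i_0^*i_{0*}w=c_1\big(\mathcal O(S|_{X_0})|_{S|_{X_0}}\big)\cap w=0,$$
because $S|_{X_0}$ is the principal divisor of a coordinate on $\ell$. So $i_0^*(z|_{S_\ell})=0$, and since pullbacks between smooth varieties are functorial, the claim follows.

**Step 4: identify the restriction and descend to $X_0$.** As $\mathcal P|_{X_0}=\mathcal P_0=\tilde{\mathcal P}_0/\mu_n$, we get $S|_{X_0}=\tilde{\mathcal P}_0\times^{\tilde\Gamma}\mathbb P(V)=\mathbb P(W_0)$. Compute the descent on $\tilde{\mathcal P}_0\times\mathbb P(V)$, where both factors descend separately: $\rho\otimes\mathcal O$ descends to the pullback of $\rho(W_0;M,L)$, and $\mathcal O(1)$ to $\mathcal O_{\mathbb P(W_0)}(1)$. So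
$$\rho^\flat|_{S|_{X_0}}=\rho(W_0;M,L)\otimes\mathcal O_{\mathbb P(W_0)}(1).$$
A summand $\mathcal O\subset W_0$ gives a section $\sigma:X_0\to\mathbb P(W_0)$ with $\sigma^*\mathcal O(1)=\mathcal O$. Therefore
$$c_{n+1}(\rho(W_0;M,L))=\sigma^*\big(z|_{S|_{X_0}}\big)=0\in CH^{n+1}(X_0).$$
Since $\rho\in R(\tilde\Gamma)^{(1)}$ has rank $n$, this contradicts Proposition 4. $\square$

Note that $A|_{X_0}=\operatorname{End}(W_0)$ has trivial Brauer class, so $X_0$ itself has no obstruction. What is specialized is the information that the class comes from $R(\tilde\Gamma)^{(1)}$.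

## 11. All dimensions $d\ge n+1$, and the indices that can fail for $d\le6$

*Proof of Theorem A.* For $d=n+1$ take the $X$ and $\alpha$ of Section 8: the index is $n$ by Proposition 8, and no Azumaya algebra of degree $n$ has class $\alpha$ by Proposition 9. If $D$ had an Azumaya maximal order $B$ on $X$, then $[B]=\alpha$ and $\deg B=n$ by (F1), which is impossible.

For $d>n+1$ let $t=d-n-1$ and $X'=X\times\mathbb A^t$, which is regular integral noetherian affine of dimension $d$, with $\alpha'$ the pullback of $\alpha$. The algebra $D\otimes_KK(x_1,\dots,x_t)$ is a division algebra, so $\operatorname{ind}(\alpha'|_{K(X')})=n$. An Azumaya algebra of degree $n$ with class $\alpha'$ on $X'$ would restrict on $X\times0$ to one of degree $n$ with class $\alpha$, which is impossible. By (F1) again, the division algebra of $\alpha'$ has no Azumaya maximal order. $\square$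

With $n=2$ we have $N=6$, $G=SL_6/\mu_2$ and $X_0=(\mathbb P^1\setminus Z)\times(\mathbb P^2\setminus H)$. The schemes $X$, $X\times\mathbb A^1$, $X\times\mathbb A^2$, of dimensions $3,4,5$, carry unramified classes of index $2$ whose quaternion division algebras have no Azumaya maximal order; further factors $\mathbb A^1$ give every $d\ge3$. So the property fails for $d=3$, $d=4$ and $d=5$.

*Proof of Corollary C.* If $n=1$, then $\alpha|_K=0$, so $\alpha=0$ by (F1), and $\mathcal O_X$ is the order. If $n\ge d$, use Theorem B. If $2\le n<d\le6$, then $n\in\{2,3,4,5\}$ is a prime power and $d\ge n+1$, so Theorem A gives a class of index $n$ without an Azumaya maximal order. $\square$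

For instance, in dimension $3$ exactly index $2$ can fail; in dimension $4$, exactly indices $2,3$; in dimension $5$, exactly indices $2,3,4$. For $d\ge7$ the indices $2\le n<d$ that are not prime powers are not settled by these arguments.
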